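\title{Completeness of a Kozen-style axiomatization of the two-way modal $\mu$-calculus}

\begin{abstract}
We prove that every valid formula of the two-way modal $\mu$-calculus is derivable in the Hilbert-style system consisting of normal modal logic, the converse axioms, the fixpoint axiom and Kozen's induction rule. The proof is a reduction to completeness of the one-way calculus. We treat an action and its converse as independent modalities and construct, for each formula $\varphi$, finitely many instances of the converse axioms such that on every tree satisfying them everywhere, $\varphi$ has the same truth set in the tree as in the two-way model obtained by reading the tree edges in both directions. The construction uses the Janin--Walukiewicz lemma on $\omega$-expansions. We also treat finitely many global assumptions and an arbitrary involution on modalities, and we show that neither infinitely many assumptions nor a restriction of the converse axioms to fixpoint-free formulas is possible.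
\end{abstract}

\section{The problem and the result}\label{sec:intro}

The modal $\mu$-calculus adds least fixpoints to modal logic. For example, $\mu x.(p\vee\langle a\rangle x)$ holds at the states from which a $p$-state can be reached along $a$-edges, and $\mu x.[a]x$ holds at the states at which no infinite $a$-path starts. The two-way calculus adds, for each action $a$, a modality that looks backwards along $a$-edges. We ask whether the evident axioms suffice to derive all its valid formulas.

\subsection*{Formulas and models}
Let $\mathsf{Act}$ be a nonempty set of atomic actions, $\mathsf{Prop}$ a set of propositional letters and $\mathsf{Var}$ an infinite set of variables. For each $a\in\mathsf{Act}$ let $\breve a$ be a new symbol, the \emph{converse} of $a$. The \emph{modalities} $\alpha$ are the symbols $a$ and $\breve a$. Formulas of the two-way (or full) modal $\mu$-calculus are generated by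
\[
\varphi ::= p \mid x \mid \neg\varphi \mid \varphi\wedge\varphi \mid [\alpha]\varphi \mid \mu x.\varphi \qquad (p\in\mathsf{Prop},\ x\in\mathsf{Var}),
\]
where in $\mu x.\varphi$ the variable $x$ must be \emph{positive} in $\varphi$: each free occurrence lies under an even number of negations. We write $\varphi[\psi/x]$ for capture-avoiding substitution of $\psi$ for the free occurrences of $x$. Since this is well defined only up to renaming of bound variables, formulas are identified up to such renaming; Remark~\ref{rem:alpha} shows that this is harmless. The connectives $\vee,\to,\leftrightarrow$ are the usual abbreviations, and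
\[
\langle\alpha\rangle\varphi:=\neg[\alpha]\neg\varphi,\qquad \nu x.\varphi:=\neg\mu x.\neg\varphi[\neg x/x],\qquad \bot:=\mu x.x,\qquad \top:=\neg\bot .
\]
An empty conjunction is $\top$.

A Kripke model is $M=(S,(R_a)_{a\in\mathsf{Act}},V)$ with $R_a\subseteq S\times S$ and $V:\mathsf{Prop}\to\mathcal P(S)$. Given an assignment $g:\mathsf{Var}\to\mathcal P(S)$, the truth set $[\![\varphi]\!]_g\subseteq S$ is defined by $[\![p]\!]_g=V(p)$, $[\![x]\!]_g=g(x)$, complement and intersection for $\neg$ and $\wedge$, and
\begin{align*}
[\![[a]\varphi]\!]_g&=\{s:\forall t\,(sR_at\Rightarrow t\in[\![\varphi]\!]_g)\},\\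
[\![[\breve a]\varphi]\!]_g&=\{s:\forall t\,(tR_as\Rightarrow t\in[\![\varphi]\!]_g)\},\\
[\![\mu x.\varphi]\!]_g&=\textstyle\bigcap\{X\subseteq S:[\![\varphi]\!]_{g[x:=X]}\subseteq X\}.
\end{align*}
So $[\breve a]$ is the box for $R_a^{-1}$. A formula is \emph{valid} if its truth set is $S$ for every model and every assignment.

\subsection*{The system $\mathbf H$}
We take from \cite{PS} the open question whether the valid formulas of the two-way $\mu$-calculus are completely axiomatized by a Hilbert-style system that includes Kozen's induction rule. The question is usually phrased at this level of generality. We make it precise with the following system $\mathbf H$; the choice of axioms is made here and is not a list fixed in advance. All items are schemes, with $\varphi,\psi$ ranging over all formulas and $\alpha$ over all modalities.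
\begin{enumerate}
\item[(H1)] Every substitution instance of a propositional tautology.
\item[(H2)] Modus ponens: from $\varphi$ and $\varphi\to\psi$ infer $\psi$.
\item[(H3)] $[\alpha](\varphi\to\psi)\to([\alpha]\varphi\to[\alpha]\psi)$.
\item[(H4)] Necessitation: from $\varphi$ infer $[\alpha]\varphi$.
\item[(H5)] Converse axioms: $\varphi\to[a]\langle\breve a\rangle\varphi$ and $\varphi\to[\breve a]\langle a\rangle\varphi$ for $a\in\mathsf{Act}$.
\item[(H6)] Fixpoint axiom: $\varphi[\mu x.\varphi/x]\to\mu x.\varphi$.
\item[(H7)] Kozen's induction rule: from $\varphi[\psi/x]\to\psi$ infer $\mu x.\varphi\to\psi$.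
\end{enumerate}
In (H6) and (H7) the variable $x$ is positive in $\varphi$. There is no separate rule of uniform substitution. The system is sound (Lemma~\ref{lem:sound}). Our main result is the converse.

\begin{theorem}\label{thm:main}
$\mathbf H$ is complete: every valid formula of the two-way modal $\mu$-calculus is derivable in $\mathbf H$.
\end{theorem}

\subsection*{Why one expects this, and what stands in the way}
Let $\mathbf K$ be $\mathbf H$ without (H5). Nothing in $\mathbf K$ links $a$ with $\breve a$, and $\mathbf K$ is complete for models in which $[a]$ and $[\breve a]$ are interpreted by unrelated relations $R_a$ and $R_{\breve a}$; this is Walukiewicz's theorem \cite{W}, in the form of Theorem~\ref{thm:K}. The axioms (H5) express exactly that the two relations are converse to each other: $x\to[a]\langle\breve a\rangle x$ is true at all states under all assignments if and only if $R_a\subseteq R_{\breve a}^{-1}$. (For ``only if'', given $vR_au$, interpret $x$ by $\{v\}$.) So $\mathbf H$ is a complete system together with axioms that define the intended frames, and one would guess that it is complete.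

This is not a proof, because the set $\{v\}$ need not be the truth set of a formula. If an instance $\tau\to[a]\langle\breve a\rangle\tau$ holds throughout a model and $vR_au$ with $\tau$ true at $v$, we learn only that $u$ has some $\breve a$-successor at which $\tau$ is true: a look-alike of $v$, not $v$ itself. A derivation uses finitely many instances of (H5), so a derivable formula is true throughout every model with unrelated relations throughout which these instances hold. To prove completeness we must therefore find, for each valid $\varphi$, finitely many formulas $\tau$ for which look-alikes are as good as the real predecessor. An infinite family cannot be cut down by compactness, and fixpoint-free $\tau$ do not suffice; Proposition~\ref{prop:limits} makes both points precise.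

Section~\ref{sec:trees} reduces Theorem~\ref{thm:main} to a semantic statement about trees, Proposition~\ref{prop:agree}. Section~\ref{sec:example} works one fixpoint formula by hand and shows which instances of (H5) are needed. Section~\ref{sec:sharp} constructs them in general, and Section~\ref{sec:agree} proves Proposition~\ref{prop:agree}. Section~\ref{sec:global} contains an extension to global assumptions and the two limitations. Two syntactic proofs are deferred to Section~\ref{sec:syntax}. Two published theorems are used without proof: Theorem~\ref{thm:JW} from \cite{JW} and Theorem~\ref{thm:W} from \cite{W}.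

\section{Reduction to saturated trees}\label{sec:trees}

\subsection*{One-way and two-way models}
Put $\bar a:=\breve a$ and $\bar{\breve a}:=a$. Then (H5) reads $\varphi\to[\alpha]\langle\bar\alpha\rangle\varphi$ for all $\alpha$. The proof uses only that $\alpha\mapsto\bar\alpha$ is an involution, so from now on $\mathsf{Mod}$ is any nonempty set of modalities with an involution $\alpha\mapsto\bar\alpha$, fixed points allowed. Formulas and the system $\mathbf K$ are taken over $\mathsf{Mod}$, and $\mathbf H_{\mathsf{Mod}}$ is $\mathbf K$ together with all formulas $\varphi\to[\alpha]\langle\bar\alpha\rangle\varphi$, the \emph{converse axioms}. The system $\mathbf H$ is the case $\mathsf{Mod}=\{a,\breve a:a\in\mathsf{Act}\}$. We write $\vdash$ for derivability in $\mathbf H_{\mathsf{Mod}}$ and $\vdash_{\mathbf K}$ for derivability in $\mathbf K$. Rule (H7) applied to $\psi\to\psi$ gives $\vdash_{\mathbf K}\bot\to\psi$ for every $\psi$; the case $\psi=\neg\bot$ gives $\vdash_{\mathbf K}\top$.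

An \emph{atom} is a propositional letter or a variable. For $A\subseteq\mathsf{Mod}$ closed under $\bar{\ }$, an \emph{$A$-model} is $M=(S,(R_\alpha)_{\alpha\in A},V)$ with \emph{arbitrary} relations $R_\alpha\subseteq S\times S$ and with $V$ mapping atoms to subsets of $S$; thus the assignment is part of the model. A formula \emph{over $A$} is one whose modalities lie in $A$. Its truth set $[\![\varphi]\!]_M$ is defined as in Section~\ref{sec:intro}, with $[\alpha]$ the box for $R_\alpha$ for every $\alpha\in A$. We write $M,s\models\varphi$ for $s\in[\![\varphi]\!]_M$, and $M[x:=X]$ for $M$ with $x$ reinterpreted as $X$. A formula over $A$ is \emph{one-way valid} if it is true throughout every $A$-model, and $\varphi\equiv\psi$ means that $\varphi\leftrightarrow\psi$ is one-way valid. An $A$-model is \emph{two-way} if $R_{\bar\alpha}=R_\alpha^{-1}$ for all $\alpha\in A$; for $\bar\alpha=\alpha$ this says that $R_\alpha$ is symmetric. In the setting of Theorem~\ref{thm:main}, a formula over $A$ is valid if and only if it is true throughout all two-way $A$-models: a Kripke model with an assignment gives a two-way $A$-model, and a two-way $A$-model becomes a Kripke model when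 the remaining relations are taken to be empty. From now on $A$ denotes a \emph{finite} set of modalities closed under $\bar{\ }$.

We use three textbook facts.
\begin{enumerate}
\item[(F1)] \emph{Fixpoints.} If $x$ is positive in $\delta$, then $\Phi(X)=[\![\delta]\!]_{M[x:=X]}$ is monotone. By the Knaster--Tarski theorem $[\![\mu x.\delta]\!]_M$ is the least fixpoint of $\Phi$ and lies below every $X$ with $\Phi(X)\subseteq X$ (a \emph{prefixpoint}), while $[\![\nu x.\delta]\!]_M$ is the greatest fixpoint and contains every $X$ with $X\subseteq\Phi(X)$ (a \emph{postfixpoint}).
\item[(F2)] \emph{Substitution.} $[\![\theta[\xi/x]]\!]_M=[\![\theta]\!]_{M[x:=Z]}$ where $Z=[\![\xi]\!]_M$.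
\item[(F3)] \emph{Bounded morphisms.} A map $f:M\to M'$ of $A$-models is a \emph{bounded morphism} if $s$ and $f(s)$ satisfy the same atoms, $sR_\alpha t$ implies $f(s)R'_\alpha f(t)$ (\emph{forth}), and $f(s)R'_\alpha t'$ implies $sR_\alpha t$ for some $t$ with $f(t)=t'$ (\emph{back}). Then $M,s\models\varphi$ if and only if $M',f(s)\models\varphi$, since truth of $\mu$-formulas is invariant under bisimulation. The inclusion of the submodel generated by $s$, which consists of the points reachable from $s$ by finite paths along $\bigcup_{\alpha\in A}R_\alpha$, is a bounded morphism.
\end{enumerate}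

\begin{lemma}\label{lem:sound}
Let $M$ be a $\mathsf{Mod}$-model. The axioms of $\mathbf K$ are true throughout $M$, and each rule preserves truth throughout $M$. If $M$ is two-way, the converse axioms are true throughout $M$.
\end{lemma}

\begin{proof}
Items (H1)--(H4) follow from the truth definition. By (F2), (H6) says that the least fixpoint is a prefixpoint, and the premise of (H7) says that $[\![\psi]\!]_M$ is a prefixpoint, so both follow from (F1). If $M$ is two-way, $vR_\alpha u$ and $M,v\models\varphi$, then $uR_{\bar\alpha}v$ witnesses $M,u\models\langle\bar\alpha\rangle\varphi$.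
\end{proof}

\begin{theorem}\label{thm:K}
Every one-way valid formula is derivable in $\mathbf K$.
\end{theorem}

This is Walukiewicz's completeness theorem for Kozen's system; in Section~\ref{sec:syntax} we check that $\mathbf K$ contains that system. To use finitely many axioms as assumptions at all points of a model, we need ``$\gamma$ holds everywhere from here on'' as a formula. For $\gamma$ over $A$ put
\[
\gamma^*:=\nu x.\Big(\gamma\wedge\bigwedge_{\alpha\in A}[\alpha]x\Big)\qquad(x\text{ not free in }\gamma).
\]
This is where $A$ must be finite.

\begin{lemma}\label{lem:star}
\begin{enumerate}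
\item[(a)] $M,s\models\gamma^*$ if and only if $\gamma$ holds at every point of the submodel generated by $s$.
\item[(b)] If $\gamma$ is derivable in $\mathbf K$ with some set of additional axioms, then so is $\gamma^*$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) The set $[\![\gamma^*]\!]_M$ is a fixpoint, so it is contained in $[\![\gamma]\!]_M$ and closed under successors. Conversely, the set of points $s$ with the stated property is a postfixpoint.

(b) By definition $\gamma^*=\neg\mu x.\theta$ with $\theta=\neg(\gamma\wedge\bigwedge_\alpha[\alpha]\neg x)$. Necessitation gives each $[\alpha]\neg\bot$, so $\gamma\wedge\bigwedge_\alpha[\alpha]\neg\bot$ is derivable, and hence so is $\theta[\bot/x]\to\bot$. Rule (H7) gives $\mu x.\theta\to\bot$, and $\neg\bot$ is derivable.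
\end{proof}

\subsection*{Trees, two-way closure and saturation}
A \emph{tree} is an $A$-model $T$ with a point $r$, the \emph{root}, from which every point is reachable, such that $r$ has no incoming edge and every other point $u$ has exactly one incoming edge over all labels together: there is exactly one pair $(v,\alpha)$ with $vR_\alpha u$. Then $v$ is the \emph{parent} of $u$ and $u$ an \emph{$\alpha$-child} of $v$. Each node has a unique path from the root, and its length is the \emph{depth} of the node. We write $T_u$ for the subtree generated by $u$. The \emph{unravelling} of an $A$-model $M$ at $s$ is the tree of all labeled paths $s_0\alpha_1s_1\cdots\alpha_ns_n$ with $s_0=s$ and $s_{i-1}R_{\alpha_i}s_i$, where the extension by $\alpha\,t$ is an $\alpha$-child and atoms are read off the last state. The map to the last state is a bounded morphism into $M$.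

For an $A$-model $M$ let $M^\pm$ have the same points and atoms and the relations
\[
R^\pm_\alpha=R_\alpha\cup R_{\bar\alpha}^{-1}.
\]
Since $R^\pm_{\bar\alpha}=R_{\bar\alpha}\cup R_\alpha^{-1}=(R^\pm_\alpha)^{-1}$, the model $M^\pm$ is two-way. In a tree, the $R^\pm_\alpha$-successors of $u$ are its $\alpha$-children and, if $u$ is an $\bar\alpha$-child, its parent.

The next definition records what finitely many converse axioms say about a model.

\begin{definition}
Let $G$ be a finite set of formulas over $A$. Two points, possibly of different models, \emph{agree on $G$} if they satisfy the same members of $G$. An $A$-model is \emph{$G$-saturated} if whenever $vR_\alpha u$ there is $v'$ with $uR_{\bar\alpha}v'$ that agrees with $v$ on $G$. Let $\mathrm{conv}(G)$ be the finite set of all formulas $\tau\to[\alpha]\langle\bar\alpha\rangle\tau$, where $\alpha\in A$ and $\tau$ is a conjunction containing exactly one of $\chi,\neg\chi$ for each $\chi\in G$.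
\end{definition}

In a $G$-saturated tree every $\alpha$-child has among its own $\bar\alpha$-children a look-alike of its parent. If $G\subseteq G'$, then $G'$-saturation implies $G$-saturation. All members of $\mathrm{conv}(G)$ are converse axioms, and a model throughout which they are true is $G$-saturated: given $vR_\alpha u$, take for $\tau$ the conjunction that is true at $v$.

\begin{lemma}\label{lem:derive}
Let $G$ be a finite set of formulas over $A$, let $\gamma=\bigwedge\mathrm{conv}(G)$, and let $\chi$ be a formula over $A$ that is true at the root of every $G$-saturated tree. Then $\gamma^*\to\chi$ is one-way valid, and $\vdash\chi$.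
\end{lemma}

\begin{proof}
Let $M,s\models\gamma^*$, and let $T$ be the unravelling of $M$ at $s$. By Lemma~\ref{lem:star}(a) and (F3), $\gamma$ holds throughout $T$, so $T$ is $G$-saturated. Hence $\chi$ holds at the root of $T$, and $M,s\models\chi$ by (F3). Now Theorem~\ref{thm:K} gives $\vdash_{\mathbf K}\gamma^*\to\chi$. Since $\gamma$ is a conjunction of converse axioms, $\vdash\gamma^*$ by Lemma~\ref{lem:star}(b), and so $\vdash\chi$.
\end{proof}

What remains is semantic: a valid formula is true throughout $T^\pm$, and we want it true in $T$.

\begin{proposition}\label{prop:agree}
For each formula $\varphi$ over $A$ there is a finite set $G_\varphi$ of formulas over $A$ such that $[\![\varphi]\!]_T=[\![\varphi]\!]_{T^\pm}$ for every $G_\varphi$-saturated tree $T$.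
\end{proposition}

\begin{proof}[Proof of Theorem~\ref{thm:main} from Proposition~\ref{prop:agree}]
Let $\varphi$ be valid, and let $A$ consist of the modalities occurring in $\varphi$ and their converses. Let $T$ be a $G_\varphi$-saturated tree. Since $T^\pm$ is two-way, $\varphi$ is true throughout $T^\pm$, hence throughout $T$, and in particular at the root. Lemma~\ref{lem:derive} gives $\vdash\varphi$.
\end{proof}

\section{An example: walking down an edge and back}\label{sec:example}

Let $A=\{a,\breve a\}$, let $p$ be an atom, and consider
\[
\varphi_0=\mu x.\delta_0,\qquad \delta_0=p\vee[a][\breve a]x,\qquad \psi_0=p\vee[a]\bot .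
\]
In every $A$-model $\psi_0$ implies $\varphi_0$, because $p$ and $[a]\bot$ each imply $\delta_0[\varphi_0/x]$. In a two-way model $M$ the converse holds too. Let $Z=[\![\psi_0]\!]_M$ and let $s$ satisfy $[a][\breve a]x$ for $x:=Z$. If $s$ has no $a$-successor, then $s\in Z$. If $sR_at$, then $s$ is itself an $\breve a$-successor of $t$, so again $s\in Z$. Thus $Z$ is a prefixpoint and $\varphi_0$ implies $\psi_0$. The fixpoint collapses because its unfolding can walk down an edge and back.

\emph{The derivation.} The valid formula $\varphi_0\to\psi_0$ follows by (H7) from $\delta_0[\psi_0/x]\to\psi_0$, and for this it suffices to derive $[a][\breve a]\psi_0\to\psi_0$. Take the converse axiom $\neg\psi_0\to[a]\langle\breve a\rangle\neg\psi_0$. In normal modal logic $[\breve a]\psi_0\wedge\langle\breve a\rangle\neg\psi_0\to\bot$, so $[a][\breve a]\psi_0\wedge[a]\langle\breve a\rangle\neg\psi_0\to[a]\bot$, and $[a]\bot\to\psi_0$ is a tautology. Hence $[a][\breve a]\psi_0\wedge\neg\psi_0\to\psi_0$, which is what we need. The converse axiom was used for the invariant $\psi_0$ of the induction rule, not for $\varphi_0$.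

\emph{A choice of $G$ that fails.} For a tree $T$ put $X=[\![\varphi_0]\!]_T$ and $Y=[\![\varphi_0]\!]_{T^\pm}$. Which $G$ forces $X=Y$? The first idea is to take the formulas under the boxes of the unfolding $p\vee[a][\breve a]\varphi_0$, that is, $G=\{\varphi_0,[\breve a]\varphi_0\}$. Let $L$ be the \emph{alternating path} with nodes $0,1,2,\dots$ and edges $i\,R_a\,(i+1)$ for even $i$ and $i\,R_{\breve a}\,(i+1)$ for odd $i$; every $\alpha$-child has an $\bar\alpha$-child. Let $p$ hold everywhere except at $0$. In $L$ the formula $\varphi_0$ holds at all $i\ge1$ because of $p$, and at $0$ because the only $a\breve a$-path from $0$ ends at $2$. So all nodes satisfy both members of $G$, and $L$ is $G$-saturated. But in $L^\pm$ the formula $\varphi_0$ is equivalent to $\psi_0$, which fails at $0$. Thus $Y\subsetneq X$. Node $2$ is a look-alike of node $0$ with respect to $X$, but not with respect to $Y$.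

\emph{A choice of $G$ that works.} Let $T$ be $\{\psi_0\}$-saturated. The argument has two steps.
\begin{enumerate}
\item[(1)] \emph{The two-way truth set is definable in $T$:} $Y=[\![\psi_0]\!]_T$. Indeed $Y=[\![\psi_0]\!]_{T^\pm}$, and $u$ has an $R^\pm_a$-successor if and only if it has an $a$-child or is an $\breve a$-child; in the second case saturation provides an $a$-child as well.
\item[(2)] \emph{Saturation for the defining formula makes $Y$ a prefixpoint in $T$.} Let $u$ satisfy $[a][\breve a]x$ in $T[x:=Y]$. If $u$ has no $a$-child, then $u\in Y$ by (1). If $w$ is an $a$-child of $u$, then $w$ has an $\breve a$-child $u'$ that agrees with $u$ on $\psi_0$. Now $u'\in Y$, so $u\in Y$ by (1).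
\end{enumerate}
Step (2) gives $X\subseteq Y$, and $Y=[\![\psi_0]\!]_T\subseteq X$. The general proof has the same two steps. Step (1) is the hard one, since $\psi_0$ was found by inspection.

\section{Defining the two-way truth set inside the tree}\label{sec:sharp}

The goal is Corollary~\ref{cor:sharp}: for each $\varphi$ there is a formula $\varphi^\sharp$ whose truth set in $T$ is the truth set of $\varphi$ in $T^\pm$, provided $T$ is saturated for a finite set that depends only on $\varphi$. We first find $\varphi^\sharp$ that is correct at the root of every tree, then turn an arbitrary node $u$ into the root of a new tree $N_u$, and finally show that $\varphi^\sharp$ cannot tell $N_u$ from $T_u$.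

\subsection*{At the root}
At the root of $T$, everything that $\varphi$ can see in $T^\pm$ lies below, so a one-way formula has a chance to describe it. For instance $T^\pm,r\models\langle a\rangle\langle\breve a\rangle p$ if and only if $T,r\models\langle a\rangle\langle\breve a\rangle p\vee(p\wedge\langle a\rangle\top)$, where the second disjunct covers the step back to the root. With fixpoints the walks in $T^\pm$ go up and down without bound, and we obtain the formula through monadic second-order logic (MSO), which is first-order logic over the relations $R_\alpha$ and unary predicates for atoms, extended by quantification over sets of points.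

The \emph{$\omega$-expansion} $E_\omega(M,s)$ of a pointed $A$-model has as nodes the sequences $s_0(\alpha_1,k_1,s_1)\cdots(\alpha_n,k_n,s_n)$ with $s_0=s$, $s_{i-1}R_{\alpha_i}s_i$ and $k_i\in\omega$. The extension by one triple $(\alpha,k,t)$ is an $\alpha$-child, and atoms are read off the last state. This is a tree: the unravelling with every child repeated infinitely often.

\begin{theorem}[Janin and Walukiewicz \cite{JW}, key lemma]\label{thm:JW}
For every MSO sentence $\Psi$ over $(R_\alpha)_{\alpha\in A}$ and finitely many atoms there is, effectively, a $\mu$-formula $\psi$ over $A$ and these atoms such that for all pointed $A$-models $(M,s)$: $M,s\models\psi$ if and only if $E_\omega(M,s)\models\Psi$.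
\end{theorem}

(If $A$ is empty, the expansion is a single point and $\psi$ is a Boolean combination of atoms.) The theorem speaks about the expansion and not about $M$ itself. For trees and for the sentence we need, the two cases agree.

\begin{lemma}\label{lem:root}
For each formula $\varphi$ over $A$ there is a formula $\varphi^\sharp$ over $A$ such that for every tree $T$ with root $r$: $\ T,r\models\varphi^\sharp$ if and only if $T^\pm,r\models\varphi$.
\end{lemma}

\begin{proof}
Write $R^\pm_\alpha(y,z)$ for the first-order formula $R_\alpha(y,z)\vee R_{\bar\alpha}(z,y)$. Define MSO formulas $\mathrm{st}_y(\varphi)$ with one free point variable $y$, treating each variable $x$ bound in $\varphi$ as a set variable $X$. Put $\mathrm{st}_y(P)=P(y)$ for atoms, let $\mathrm{st}_y$ commute with $\neg$ and $\wedge$, and put, with $z$ fresh,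
\begin{align*}
\mathrm{st}_y([\alpha]\delta)&=\forall z\,\big(R^\pm_\alpha(y,z)\to\mathrm{st}_z(\delta)\big),\\
\mathrm{st}_y(\mu x.\delta)&=\forall X\,\big(\forall z\,(\mathrm{st}_z(\delta)\to X(z))\to X(y)\big).
\end{align*}
These clauses spell out the truth definition in $T^\pm$; the last one says that $y$ lies in every prefixpoint. So $\mathrm{st}_y(\varphi)$ holds of $u$ in $T$ if and only if $T^\pm,u\models\varphi$. The root is the only node without an incoming edge, so the sentence
\[
\Psi=\exists y\,\Big(\forall z\bigwedge_{\alpha\in A}\neg R_\alpha(z,y)\ \wedge\ \mathrm{st}_y(\varphi)\Big)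
\]
holds in a tree $T$ if and only if $\varphi$ holds in $T^\pm$ at the root. Let $\varphi^\sharp$ be given by Theorem~\ref{thm:JW} for $\Psi$.

Fix a tree $T$ with root $r$, let $E=E_\omega(T,r)$, and let $f:E\to T$ map a sequence to its last state. We claim that $f$ is a bounded morphism $E^\pm\to T^\pm$. Atoms are preserved by definition. \emph{Forth:} $f$ preserves labeled edges, hence also their inverses. \emph{Back:} let $f(e)R^\pm_\alpha v$. If $f(e)R_\alpha v$, then the $\alpha$-child $e(\alpha,0,v)$ of $e$ is mapped to $v$. Otherwise $vR_{\bar\alpha}f(e)$. Then $f(e)\ne r$, so $e$ is not the root of $E$; let $e$ be a $\beta$-child of $e'$. We have $f(e')R_\beta f(e)$, and $f(e)$ has only one incoming edge in $T$, so $f(e')=v$ and $\beta=\bar\alpha$. Hence $eR^\pm_\alpha e'$ and $f(e')=v$.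

Therefore $T,r\models\varphi^\sharp$ iff $E\models\Psi$ iff $\varphi$ holds in $E^\pm$ at the root iff $T^\pm,r\models\varphi$.
\end{proof}

\begin{remark}
The lemma needs trees. Let $M$ have edges $rR_aw$, $rR_{\breve a}v$, $vR_aw$, with $p$ true only at $v$, and let $T$ be its unravelling at $r$. Then $\langle a\rangle\langle\breve a\rangle p$ holds at $r$ in $M^\pm$, via $w$ and $v$, but not at the root of $T^\pm$, where the $a$-child sees only the root. By (F3) no formula separates $(M,r)$ from the root of $T$. On the other hand, $\varphi^\sharp$ and $\varphi$ are equivalent on two-way models, as $\psi_0$ and $\varphi_0$ are: if $M$ is two-way with unravelling $T$, the last-state map is a bounded morphism both $T\to M$ and $T^\pm\to M$.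
\end{remark}

\subsection*{Re-rooting}
At a node $u$ other than the root, $\varphi$ in $T^\pm$ also sees the ancestors of $u$, while a one-way formula sees only $T_u$. We hang the ancestors below $u$. Let $u=u_0,u_1,\dots,u_n=r$ be the path from $u$ up to the root, with $u_{i+1}R_{\beta_i}u_i$. Let $N_u$ be the disjoint union of the trees $T_{u_i}\times\{i\}$ for $0\le i\le n$, with additional \emph{spine edges}
\[
(u_i,i)\ R_{\bar\beta_i}\ (u_{i+1},i+1)\qquad(i<n);
\]
see Figure~\ref{fig:reroot}. Each spine edge enters the root of a copy, so $N_u$ is a tree with root $(u,0)$. Note that the copy of $T_{u_1}$ still contains a second copy of $T_u$. We keep it on purpose: it makes the subtree of $N_u$ generated by $(u_1,1)$ isomorphic to $N_{u_1}$, by shifting the index, and this drives the induction in Lemma~\ref{lem:transfer}. The duplicate is invisible to two-way formulas.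

\begin{figure}[ht]
\centering
\begin{tikzpicture}[>=stealth,font=\small]
\foreach \x/\y in {0/3,-0.9/2,5/3,8/3,7.1/2}
  \draw (\x,\y) -- ++(-0.3,-0.9) -- ++(0.6,0) -- cycle;
\foreach \x/\y in {-1.8/1,3/3,4.1/2,6.2/1}
  \draw[fill=gray!30] (\x,\y) -- ++(-0.3,-0.9) -- ++(0.6,0) -- cycle;
\foreach \x/\y in {0/3,-0.9/2,5/3,8/3,7.1/2,-1.8/1,3/3,4.1/2,6.2/1}
  \fill (\x,\y) circle (1.5pt);
\foreach \x in {0,8} \draw[->,shorten >=2pt] (\x,3) -- node[above left=-2pt] {$\beta_1$} ++(-0.9,-1);
\foreach \x/\y in {-0.9/2,7.1/2} \draw[->,shorten >=2pt] (\x,\y) -- node[above left=-2pt] {$\beta_0$} ++(-0.9,-1);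
\draw[->,shorten >=2pt] (5,3) -- node[left=1pt] {$\beta_0$} (4.1,2);
\draw[->,very thick,shorten >=2pt] (3,3) -- node[above] {$\bar\beta_0$} (5,3);
\draw[->,very thick,shorten >=2pt] (5,3) -- node[above] {$\bar\beta_1$} (8,3);
\node[above] at (0,3) {$u_2=r$}; \node[left] at (-0.95,2.05) {$u_1$}; \node[left] at (-1.85,1.05) {$u_0$};
\node[above] at (3,3) {$(u_0,0)$}; \node[above] at (5,3) {$(u_1,1)$}; \node[above] at (8,3) {$(u_2,2)$};
\node at (-0.6,-0.3) {$T$}; \node at (5.5,-0.3) {$N_u$};
\end{tikzpicture}
\caption{A tree $T$ with a node $u=u_0$ of depth $2$, and the re-rooted tree $N_u$ with root $(u_0,0)$. Gray triangles are copies of $T_u$; white triangles stand for the other descendants of $u_1$ and $u_2$. The thick spine edges join full copies of $T_{u_0}$, $T_{u_1}$, $T_{u_2}$ and carry the converses of the labels on the path from $r$ to $u$.}\label{fig:reroot}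
\end{figure}

\begin{lemma}\label{lem:reroot}
The map $f(w,i)=w$ is a bounded morphism $N_u^\pm\to T^\pm$. Hence $T^\pm,u\models\varphi$ if and only if $N_u^\pm,(u,0)\models\varphi$.
\end{lemma}

\begin{proof}
Atoms are preserved. \emph{Forth:} an edge inside a copy is mapped to an edge of $T$ with the same label. A spine edge is mapped to the pair $(u_i,u_{i+1})$, and $u_iR^\pm_{\bar\beta_i}u_{i+1}$ because $u_{i+1}R_{\beta_i}u_i$. So every $\alpha$-edge of $N_u$ goes to an $R^\pm_\alpha$-edge, and since $T^\pm$ is two-way the inverse of an $\bar\alpha$-edge goes to an $R^\pm_\alpha$-edge as well. \emph{Back:} consider $(w,i)$ and let $wR^\pm_\alpha v$. If $wR_\alpha v$, then $v\in T_{u_i}$ and $(w,i)R_\alpha(v,i)$. Otherwise $vR_{\bar\alpha}w$, so $v$ is the parent of $w$. If $w\ne u_i$, then $v\in T_{u_i}$ and $(v,i)R_{\bar\alpha}(w,i)$, so $(w,i)R^\pm_\alpha(v,i)$. If $w=u_i$, then $i<n$, $v=u_{i+1}$ and $\beta_i=\bar\alpha$, and the spine edge gives $(w,i)R_\alpha(v,i+1)$.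
\end{proof}

\subsection*{Forgetting the spine}
The root of $N_u$ differs from $u$ in $T$ by one extra child, which plays the role of the parent of $u$. Saturation says that $u$ already has a child of the same label resembling its parent, so the extra child should change nothing. Resemblance with respect to $\varphi^\sharp$ alone is not enough. On the alternating path $L$ with $p$ true only at $0$, the formula $\langle\breve a\rangle p$ is false everywhere, so $L$ is saturated for it; yet at the root of $N_1$ it is true. The look-alike must also agree on $p$. In general we need a finite set of formulas whose values at a point are determined by the values of the same set at the children.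

\begin{definition}
A finite set $F$ of formulas over $A$ is \emph{local} if every $\chi\in F$ is one-way equivalent to a Boolean combination of $\top$, atoms and formulas $[\alpha]\chi'$ with $\alpha\in A$ and $\chi'\in F$.
\end{definition}

For example, $\{\psi_0,\bot\}$ is local, and so is $\{\langle\breve a\rangle p,\neg p\}$.

\begin{lemma}\label{lem:local}
Every formula over $A$ is one-way equivalent to a member of a finite local set, and both can be computed from the formula.
\end{lemma}

The proof is a closure construction for guarded formulas and is given in Section~\ref{sec:syntax}. The property in Lemma~\ref{lem:root} is invariant under $\equiv$, so we may and do choose $\varphi^\sharp$ as a member of a finite local set $F_\varphi$.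

\begin{lemma}\label{lem:transfer}
Let $F$ be local and $T$ an $F$-saturated tree. Then for each $u\in T$, the root $(u,0)$ of $N_u$ and the node $u$ of $T$ agree on $F$.
\end{lemma}

\begin{proof}
We use induction on the depth of $u$, which is finite; this is the second place where trees are needed. If $u=r$, then $N_u$ is isomorphic to $T$. Otherwise let $u$ be a $\beta$-child of $v$. The children of $(u,0)$ in $N_u$ are of two kinds. For each $\alpha$-child $w$ of $u$ in $T$ there is the $\alpha$-child $(w,0)$; it generates a subtree isomorphic to $T_w$, so by (F3) it satisfies the same formulas as $w$ in $T$. And there is the extra $\bar\beta$-child $(v,1)$; it generates a subtree isomorphic to $N_v$, so by (F3) and the induction hypothesis it agrees on $F$ with $v$ in $T$. By $F$-saturation $u$ has in $T$ a $\bar\beta$-child $v'$ that agrees with $v$ on $F$.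

Let $\chi\in F$ and $\alpha\in A$. If $[\alpha]\chi$ holds at $(u,0)$, then $\chi$ holds at all $\alpha$-children $(w,0)$, so $T,u\models[\alpha]\chi$. Conversely let $T,u\models[\alpha]\chi$. Then $\chi$ holds at all $\alpha$-children $(w,0)$. If $\alpha=\bar\beta$, then $\chi$ holds at $v'$, hence at $v$, hence at $(v,1)$. So $[\alpha]\chi$ holds at $(u,0)$. The two points also satisfy the same atoms, and locality gives the claim.
\end{proof}

\begin{corollary}\label{cor:sharp}
If $T$ is an $F_\varphi$-saturated tree, then $[\![\varphi]\!]_{T^\pm}=[\![\varphi^\sharp]\!]_T$.
\end{corollary}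

\begin{proof}
For $u\in T$ we have $T^\pm,u\models\varphi$ iff $N_u^\pm,(u,0)\models\varphi$ (Lemma~\ref{lem:reroot}) iff $N_u,(u,0)\models\varphi^\sharp$ (Lemma~\ref{lem:root} for the tree $N_u$) iff $T,u\models\varphi^\sharp$ (Lemma~\ref{lem:transfer}).
\end{proof}

\section{Agreement of the two readings}\label{sec:agree}

The difficulty in the fixpoint case of Proposition~\ref{prop:agree} is that the induction hypothesis for the body $\delta$ of $\mu x.\delta$ applies to $T[x:=Z]$ only if this tree is $G_\delta$-saturated, and the members of $G_\delta$ contain $x$. No finite set can guarantee this for all $Z$ at once: for $Z=\{v\}$ a look-alike of $v$ with respect to $x$ would be $v$ itself, which is not a child of its own child. But if $Z$ is the truth set in $T$ of a formula $\xi$, saturation for the instances $\theta[\xi/x]$ does guarantee it. Only two sets matter, the two least fixpoints, and both are now definable in $T$.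

\begin{proof}[Proof of Proposition~\ref{prop:agree}]
We use induction on $\varphi$. Free variables are atoms, and the statement is about all trees, with arbitrary interpretation of atoms.

For an atom put $G_\varphi=\emptyset$. Put $G_{\neg\delta}=G_\delta$ and $G_{\delta\wedge\epsilon}=G_\delta\cup G_\epsilon$; the claim passes to complements and intersections.

\emph{Case $\varphi=[\alpha]\delta$.} Put $G_\varphi=G_\delta\cup\{\delta\}$. Let $T$ be $G_\varphi$-saturated and $D=[\![\delta]\!]_T=[\![\delta]\!]_{T^\pm}$. Since $R_\alpha\subseteq R^\pm_\alpha$, we have $[\![\varphi]\!]_{T^\pm}\subseteq[\![\varphi]\!]_T$. Conversely let $u\in[\![\varphi]\!]_T$ and $uR^\pm_\alpha v$. If $uR_\alpha v$, then $v\in D$. If $vR_{\bar\alpha}u$, saturation gives $v'$ with $uR_\alpha v'$ that agrees with $v$ on $\delta$ in $T$. Then $v'\in D$, and so $v\in D$.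

\emph{Case $\varphi=\mu x.\delta$.} Put
\[
G_\varphi=F_\varphi\ \cup\ \{\theta[\varphi/x]:\theta\in G_\delta\}\ \cup\ \{\theta[\varphi^\sharp/x]:\theta\in G_\delta\}.
\]
These are formulas, because capture-avoiding substitution for a free variable does not change the polarity of bound variables. Let $T$ be $G_\varphi$-saturated, $X=[\![\varphi]\!]_T$ and $Y=[\![\varphi]\!]_{T^\pm}$. By Corollary~\ref{cor:sharp}, $Y=[\![\varphi^\sharp]\!]_T$. By (F2), two nodes that agree in $T$ on all $\theta[\varphi/x]$ agree on $G_\delta$ in $T[x:=X]$, and two nodes that agree in $T$ on all $\theta[\varphi^\sharp/x]$ agree on $G_\delta$ in $T[x:=Y]$. So both trees $T[x:=X]$ and $T[x:=Y]$ are $G_\delta$-saturated. Let $\Phi(Z)=[\![\delta]\!]_{T[x:=Z]}$ and $\Phi^\pm(Z)=[\![\delta]\!]_{T^\pm[x:=Z]}$. Since $(T[x:=Z])^\pm=T^\pm[x:=Z]$, the induction hypothesis gives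
\[
\Phi(X)=\Phi^\pm(X),\qquad \Phi(Y)=\Phi^\pm(Y).
\]
By (F1), $X$ is the least fixpoint of $\Phi$ and $Y$ is the least fixpoint of $\Phi^\pm$. The first equation makes $X$ a fixpoint of $\Phi^\pm$, so $Y\subseteq X$. The second makes $Y$ a fixpoint of $\Phi$, so $X\subseteq Y$.
\end{proof}

This completes the proof of Theorem~\ref{thm:main}. The instances $\theta[\varphi/x]$ give the inclusion $Y\subseteq X$ and, as the alternating path in Section~\ref{sec:example} shows, no more: for $\varphi_0$ they are exactly $\varphi_0$ and $[\breve a]\varphi_0$. The whole of Section~\ref{sec:sharp} serves the other inclusion. The set $G_\varphi$ is computable from $\varphi$ and $A$, because the translation $\mathrm{st}$, Theorem~\ref{thm:JW} and Lemma~\ref{lem:local} are effective.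

\section{Global assumptions and two limitations}\label{sec:global}

The formula $\gamma^*$ can absorb finitely many further assumptions. This gives completeness for consequence from finitely many global assumptions, together with a normal form for derivations: all uses of converse axioms and assumptions are collected in one antecedent of a theorem of $\mathbf K$.

\begin{theorem}\label{thm:global}
Let $\mathsf{Mod}$ be a nonempty set of modalities with an involution $\alpha\mapsto\bar\alpha$, fixed points allowed. For every finite set $\Gamma$ of formulas and every formula $\varphi$ the following are equivalent.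
\begin{enumerate}
\item[(1)] $\varphi$ is true throughout every two-way $\mathsf{Mod}$-model throughout which all members of $\Gamma$ are true.
\item[(2)] $\varphi$ is derivable in $\mathbf H_{\mathsf{Mod}}$ with the members of $\Gamma$ as additional axioms.
\item[(3)] There is a finite set $G$, effectively computable from $\Gamma$ and $\varphi$, such that, with $A$ the closure under $\bar{\ }$ of the set of modalities of $\Gamma\cup\{\varphi\}$ and $\gamma=\bigwedge\Gamma\wedge\bigwedge\mathrm{conv}(G)$,
\[
\vdash_{\mathbf K}\ \nu x.\Big(\gamma\wedge\bigwedge_{\alpha\in A}[\alpha]x\Big)\to\varphi\qquad(x\text{ fresh}).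
\]
\end{enumerate}
\end{theorem}

\begin{proof}
(1)$\Rightarrow$(3). Let $\rho=(\bigwedge\Gamma)^*$. We first show that $\rho\to\varphi$ is true throughout every two-way $A$-model $M$. Let $M,s\models\rho$, and let $M'$ be the submodel generated by $s$, with empty relations for the modalities outside $A$. The restriction of a two-way model to a subset is two-way, and $\mathsf{Mod}\setminus A$ is closed under $\bar{\ }$, so $M'$ is a two-way $\mathsf{Mod}$-model. By Lemma~\ref{lem:star}(a) and (F3), $\Gamma$ holds throughout $M'$. So $M',s\models\varphi$ by (1), and $M,s\models\varphi$ by (F3).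

Let $G=G_{\rho\to\varphi}$, which is computable from $\Gamma$ and $\varphi$, and let $\gamma_0=\bigwedge\mathrm{conv}(G)$. By Proposition~\ref{prop:agree}, $\rho\to\varphi$ holds at the root of every $G$-saturated tree, so $\gamma_0^*\to(\rho\to\varphi)$ is one-way valid by Lemma~\ref{lem:derive}. By Lemma~\ref{lem:star}(a), $\gamma^*$ implies both $\gamma_0^*$ and $\rho$ in every $A$-model. Hence $\gamma^*\to\varphi$ is one-way valid, and Theorem~\ref{thm:K} applies.

(3)$\Rightarrow$(2). The formula $\gamma$ is a conjunction of axioms of the system in (2), so $\gamma^*$ is derivable by Lemma~\ref{lem:star}(b).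

(2)$\Rightarrow$(1). This is Lemma~\ref{lem:sound}.
\end{proof}

Call a formula \emph{fixpoint-free} if $\mu$ does not occur in it. Its \emph{modal depth} is the maximal nesting of modalities.

\begin{proposition}\label{prop:limits}
The following hold for $\mathbf H$.
\begin{enumerate}
\item[(a)] Finiteness of $\Gamma$ cannot be dropped in the implication \textup{(1)}$\Rightarrow$\textup{(2)} of Theorem~\ref{thm:global}.
\item[(b)] Axiom \textup{(H5)} cannot be restricted to fixpoint-free formulas: the instance $\psi\to[a]\langle\breve a\rangle\psi$ with $\psi=\nu y.\langle a\rangle y$ is not derivable from the other axioms and rules of $\mathbf H$ together with all converse axioms for fixpoint-free formulas.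
\end{enumerate}
\end{proposition}

\begin{proof}
(a) Let $p,q$ be distinct atoms, $\Gamma=\{q\to[a]^np:n\ge0\}$ and $\varphi=q\to\nu x.(p\wedge[a]x)$ with $x$ fresh. Statement (1) holds: if $q$ is true at $s$, then $p$ is true on the set of all points reachable from $s$ along $R_a$, and this set is a postfixpoint containing $s$. A derivation of $\varphi$ would use only the members of $\Gamma$ with $n<N$, for some $N\ge1$. Take the two-way model $0\,R_a\,1\,R_a\cdots R_a\,N$ with $R_{\breve a}=R_a^{-1}$ and all other relations empty, with $q$ true exactly at $0$ and $p$ exactly at $0,\dots,N-1$. The formulas $q\to[a]^np$ with $n<N$ are true throughout, but $\varphi$ is false at $0$ since $p$ fails at $N$. This contradicts Lemma~\ref{lem:sound}.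

(b) The formula $\psi$ holds at $s$ if and only if an infinite $R_a$-path starts at $s$. We build a one-way model in which a point with such a path is imitated by points with longer and longer finite paths. All atoms are empty, and so are the relations of all modalities other than $a,\breve a$. The points are $t$, the points $s^i$ for $i\ge0$, and the points $s^i_n$ for $n\ge1$, $0\le i\le n$. The relation $R_a$ consists of the pairs $(s^i,s^{i+1})$ for $i\ge0$, $(s^i_n,s^{i+1}_n)$ for $i<n$, $(s^0,t)$, and $(s^0_n,t)$ for $n\ge1$. The relation $R_{\breve a}$ is $R_a^{-1}$ \emph{without} the pair $(t,s^0)$. So there is one infinite $a$-chain and one $a$-chain of each finite length $n\geq1$; the first point of each chain has an $a$-edge to $t$, and $t$ sees back along $\breve a$ only the finite chains.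

\emph{Claim: if $n-i\ge k$, then $s^i$ and $s^i_n$ satisfy the same fixpoint-free formulas of modal depth at most $k$.} We use induction on $k$. For $k=0$ both points satisfy no atom. For $k\ge1$ we have $i<n$, and it suffices to match successors by pairs that satisfy the same formulas of depth at most $k-1$. The $a$-successors are $s^{i+1}$ and $s^{i+1}_n$, where $n-(i+1)\ge k-1$, and for $i=0$ also $t$ on both sides. The $\breve a$-successors are $s^{i-1}$ and $s^{i-1}_n$ if $i\ge1$, where $n-(i-1)\ge k-1$, and there are none on either side if $i=0$.

Let $\chi$ be fixpoint-free and let $vR_\alpha u$ with $\chi$ true at $v$. We need an $\bar\alpha$-successor of $u$ satisfying $\chi$. The point $v$ serves unless the edge is $s^0R_at$, the only edge whose inverse is missing. In that case choose $n\ge1$ at least the depth of $\chi$; then $s^0_n$ satisfies $\chi$ by the claim, and $tR_{\breve a}s^0_n$. So all converse axioms for fixpoint-free formulas are true throughout the model, and by Lemma~\ref{lem:sound} so is everything derivable from them in $\mathbf K$. But $\psi$ holds at $s^0$ and at no $s^0_n$, since $t$ and $s^n_n$ have no $a$-successor. Hence $\langle\breve a\rangle\psi$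 fails at $t$, and $\psi\to[a]\langle\breve a\rangle\psi$ fails at $s^0$.
\end{proof}

\section{Negation normal forms: proofs of Theorem~\ref{thm:K} and Lemma~\ref{lem:local}}\label{sec:syntax}

A \emph{literal} is an atom or a negated atom. \emph{Negation normal forms} are built from literals and the constants $\top,\bot$ by $\wedge,\vee,[\alpha],\langle\alpha\rangle,\mu,\nu$, where bound variables occur unnegated. We treat these symbols, including the constants, as primitive when arguing by induction, and we read a normal form as a formula through the abbreviations of Section~\ref{sec:intro}.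

\subsection*{$\mathbf K$ contains Kozen's system}

\begin{theorem}[Walukiewicz \cite{W}]\label{thm:W}
The negation of every one-way unsatisfiable formula in negation normal form is derivable in Kozen's system, that is, from: propositional logic; $\langle\alpha\rangle\bot\leftrightarrow\bot$; $\langle\alpha\rangle(\varphi\vee\psi)\leftrightarrow\langle\alpha\rangle\varphi\vee\langle\alpha\rangle\psi$; $\langle\alpha\rangle\varphi\wedge[\alpha]\psi\to\langle\alpha\rangle(\varphi\wedge\psi)$; the De Morgan dualities; the axiom and induction rule for $\mu$, and dually for $\nu$; and replacement of provable equivalents.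
\end{theorem}

The point that needs care is replacement under a fixpoint binder, since $\mathbf K$ has no substitution rule. We first show that substitution is admissible.

\begin{proof}[Proof of Theorem~\ref{thm:K}]
\emph{Substitution.} Let $z$ be an atom and $\theta$ a formula; for a letter $z$, $[\theta/z]$ is defined as for a free variable. Applying $[\theta/z]$ to every line of a $\mathbf K$-derivation gives a $\mathbf K$-derivation. For (H1)--(H4) this holds because $[\theta/z]$ commutes with $\neg,\wedge,[\alpha]$. For (H6) and (H7), rename $x$ so that $x\ne z$ and $x$ is not free in $\theta$. With $\varphi'=\varphi[\theta/z]$ and $\psi'=\psi[\theta/z]$ we have $(\mu x.\varphi)[\theta/z]=\mu x.\varphi'$ and $\varphi[\psi/x][\theta/z]=\varphi'[\psi'/x]$, and $x$ is positive in $\varphi'$. So instances go to instances.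

\emph{Monotonicity of $\mu$.} Let $\vdash_{\mathbf K}\delta\to\delta'$ with $x$ positive in $\delta$ and $\delta'$, and put $\xi=\mu x.\delta'$. Substitution gives $\delta[\xi/x]\to\delta'[\xi/x]$, (H6) gives $\delta'[\xi/x]\to\xi$, and (H7) then gives $\vdash_{\mathbf K}\mu x.\delta\to\mu x.\delta'$.

\emph{Replacement.} Let $C\{\cdot\}$ be a context with one hole, possibly binding variables of what is plugged in, such that $C\{\delta\}$ and $C\{\delta'\}$ are formulas. If $\vdash_{\mathbf K}\delta\leftrightarrow\delta'$, then $\vdash_{\mathbf K}C\{\delta\}\leftrightarrow C\{\delta'\}$. By induction on $C$: the cases $\neg,\wedge$ use (H1) and (H2), the case $[\alpha]$ uses (H4) and (H3), and the case $\mu x$ uses monotonicity in both directions.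

\emph{Propositional and modal principles.} Since $\vdash_{\mathbf K}\bot\leftrightarrow(\psi\wedge\neg\psi)$, tautologies with the constants $\top,\bot$ are derivable. From $\neg\bot$ necessitation gives $[\alpha]\neg\bot$, hence $\langle\alpha\rangle\bot\leftrightarrow\bot$. By (H3) and (H4), a derivable implication $\chi_1\wedge\chi_2\to\chi_3$ yields $[\alpha]\chi_1\wedge[\alpha]\chi_2\to[\alpha]\chi_3$. This gives $[\alpha]\neg(\varphi\vee\psi)\leftrightarrow[\alpha]\neg\varphi\wedge[\alpha]\neg\psi$ and $[\alpha]\psi\wedge[\alpha]\neg(\varphi\wedge\psi)\to[\alpha]\neg\varphi$, whose contrapositives are the other two modal principles.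

\emph{Dualities.} Unfolding abbreviations, $\langle\alpha\rangle\neg\delta=\neg[\alpha]\neg\neg\delta$, $\neg\langle\alpha\rangle\delta=\neg\neg[\alpha]\neg\delta$, $\nu x.\neg\delta[\neg x/x]=\neg\mu x.\neg\neg\delta[\neg\neg x/x]$ and $\neg\nu x.\delta=\neg\neg\mu x.\neg\delta[\neg x/x]$. Removing double negations by replacement shows that these are provably equivalent to $\neg[\alpha]\delta$, $[\alpha]\neg\delta$, $\neg\mu x.\delta$ and $\mu x.\neg\delta[\neg x/x]$.

\emph{Axiom and rule for $\nu$.} Let $\varphi'=\neg\varphi[\neg x/x]$ and $\xi=\mu x.\varphi'$, so $\nu x.\varphi=\neg\xi$. Axiom (H6) reads $\neg\varphi[\neg\xi/x]\to\xi$, which gives $\nu x.\varphi\to\varphi[\nu x.\varphi/x]$. If $\vdash_{\mathbf K}\psi\to\varphi[\psi/x]$, then contraposition and replacement give $\neg\varphi[\neg\neg\psi/x]\to\neg\psi$, that is, $\varphi'[\neg\psi/x]\to\neg\psi$. Rule (H7) gives $\xi\to\neg\psi$, hence $\psi\to\nu x.\varphi$. So $\mathbf K$ contains Kozen's system.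

\emph{Normal forms.} Define normal forms $\mathrm{pos}(\varphi)$ and $\mathrm{neg}(\varphi)$ by simultaneous recursion: $\mathrm{pos}(P)=P$ and $\mathrm{neg}(P)=\neg P$ for atoms; $\mathrm{pos}(\neg\delta)=\mathrm{neg}(\delta)$ and $\mathrm{neg}(\neg\delta)=\mathrm{pos}(\delta)$; $\mathrm{pos}$ commutes with $\wedge,[\alpha],\mu x$; $\mathrm{neg}(\delta\wedge\epsilon)=\mathrm{neg}(\delta)\vee\mathrm{neg}(\epsilon)$, $\mathrm{neg}([\alpha]\delta)=\langle\alpha\rangle\mathrm{neg}(\delta)$, and $\mathrm{neg}(\mu x.\delta)=\nu x.\epsilon$, where $\epsilon$ arises from $\mathrm{neg}(\delta)$ by replacing each free literal $\neg x$ by $x$. As $x$ is positive in $\delta$, it occurs only unnegated in $\mathrm{pos}(\delta)$ and only negated in $\mathrm{neg}(\delta)$. By induction with replacement, $\vdash_{\mathbf K}\varphi\leftrightarrow\mathrm{pos}(\varphi)$ and $\vdash_{\mathbf K}\neg\varphi\leftrightarrow\mathrm{neg}(\varphi)$; in the last case $\nu x.\epsilon=\neg\mu x.\neg\,\mathrm{neg}(\delta)$ and $\vdash_{\mathbf K}\neg\,\mathrm{neg}(\delta)\leftrightarrow\delta$.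

\emph{Conclusion.} Let $\chi$ be one-way valid. Add new letters to $\mathsf{Prop}$, and let $\theta$ be $\mathrm{neg}(\chi)$ with its free variables $z_1,\dots,z_m$ replaced by distinct new letters $p_1,\dots,p_m$. Then $\theta$ is unsatisfiable, so by Theorem~\ref{thm:W} there is a $\mathbf K$-derivation of $\neg\theta$ over the enlarged set of letters. Substitute $z_i$ for $p_i$, and $\bot$ for any other new letter, throughout this derivation. The result is a $\mathbf K$-derivation of $\neg\,\mathrm{neg}(\chi)$ in the original language, and so $\vdash_{\mathbf K}\chi$.
\end{proof}

\begin{remark}\label{rem:alpha}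
Suppose formulas are strings and (H6), (H7) allow any representative of $\varphi[\psi/x]$. Then strings that differ by renaming of bound variables are provably equivalent, so both readings derive the same formulas. Use induction on the structure; the cases $\neg,\wedge,[\alpha]$ are as in the replacement step. If $\mu x.\varphi$ and $\psi=\mu y.\varphi'$ differ by renaming, then $\varphi[\psi/x]$ and $\varphi'[\psi/y]$ have a common representative $\chi$. Now $\chi\to\psi$ is an instance of (H6), and (H7) gives $\mu x.\varphi\to\psi$. Exchanging the roles gives the converse.
\end{remark}

\subsection*{Guarded formulas and local sets}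
To express a fixpoint formula through boxes we unfold it, replacing $\eta x.\delta$ by $\delta[\eta x.\delta/x]$, where $\eta\in\{\mu,\nu\}$; the two are one-way equivalent by (F1) and (F2). Two things must be secured. Unfolding must reach a modality, which fails for $\mu x.(x\vee p)$; guardedness takes care of this. And only finitely many formulas may arise.

A variable $x$ is \emph{guarded in $\delta$} if each free occurrence of $x$ in $\delta$ is in the scope of a modality of $\delta$. A normal form is \emph{guarded} if $x$ is guarded in $\delta$ for each of its subformulas $\eta x.\delta$. Subformulas of guarded forms are guarded. If $\epsilon$ and $\xi$ are guarded and $x$ occurs only unnegated in $\epsilon$, then $\epsilon[\xi/x]$ is guarded: its fixpoint subformulas lie in $\xi$ or have the form $\eta y.\epsilon'[\xi/x]$ with $\eta y.\epsilon'$ a subformula of $\epsilon$ and $y$ not free in $\xi$, so that no new free occurrence of $y$ appears. In particular unfolding preserves guardedness.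

\begin{proof}[Proof of Lemma~\ref{lem:local}]
Since $\varphi\equiv\mathrm{pos}(\varphi)$, we may start from a normal form. All steps below are effective.

\emph{Step 1. Every guarded $\chi$ is equivalent to a combination by $\wedge,\vee$ of constants, literals and guarded forms beginning with a modality, each obtained from $\chi$ by repeatedly passing to a conjunct or disjunct and unfolding.} Define the weight $w=1$ on literals, constants and forms beginning with a modality, $w(\chi_1\circ\chi_2)=w(\chi_1)+w(\chi_2)+1$ for $\circ\in\{\wedge,\vee\}$, and $w(\eta x.\delta)=w(\delta)+1$. We use induction on $w(\chi)$. For $\chi=\chi_1\circ\chi_2$ apply the hypothesis to both parts. For $\chi=\eta x.\delta$ we have $\chi\equiv\delta[\chi/x]$, and $w(\delta[\chi/x])=w(\delta)<w(\chi)$, because the substitution takes place inside modalities, where $w$ does not look. Unfolding creates no new free literals, so a free variable that occurs only unnegated in $\chi$ occurs only unnegated in the combination.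

\emph{Step 2. Every normal form $\chi$ is equivalent to a guarded $\chi'$ such that each free variable occurring negated in $\chi'$ occurs negated in $\chi$.} We use induction on $\chi$. Literals and constants are guarded, and $\wedge,\vee,[\alpha],\langle\alpha\rangle$ preserve the claim. Let $\chi=\eta x.\delta$. By the induction hypothesis and Step 1 we may assume that $\delta$ is a combination as in Step 1 in which $x$ occurs only unnegated. Let $\delta_\top$ and $\delta_\bot$ arise from $\delta$ by replacing the occurrences of $x$ outside modalities by $\top$ and by $\bot$. Both are guarded, and $x$ is guarded and unnegated in them, so $\mu x.\delta_\bot$ and $\nu x.\delta_\top$ are guarded and have no new free literals. Fix a model, and let $\Phi,\Phi_\top,\Phi_\bot$ be the monotone maps defined by $\delta,\delta_\top,\delta_\bot$ as in (F1). The combination is positive, so $\Phi_\bot(X)\subseteq\Phi(X)\subseteq\Phi_\top(X)$. At points of $X$ the formula $\delta$ has the value of $\delta_\top$, and outside $X$ that of $\delta_\bot$. Hence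
\[
\Phi(X)=\big(X\cap\Phi_\top(X)\big)\cup\Phi_\bot(X).
\]
If $Z$ is the least fixpoint of $\Phi_\bot$, this gives $\Phi(Z)=Z$; and every prefixpoint of $\Phi$ is one of $\Phi_\bot$ and so contains $Z$. Thus $\mu x.\delta\equiv\mu x.\delta_\bot$. If $Z$ is the greatest fixpoint of $\Phi_\top$, then $\Phi(Z)=Z\cup\Phi_\bot(Z)=Z$; and every postfixpoint of $\Phi$ is one of $\Phi_\top$ and so lies in $Z$. Thus $\nu x.\delta\equiv\nu x.\delta_\top$.

\emph{Step 3. The local set.} Let $\psi$ be guarded, with pairwise distinct bound variables that differ from its free ones. For an occurrence $\chi$ of a subformula of $\psi$, let $\xi_1=\eta_1x_1.\delta_1,\dots,\xi_k=\eta_kx_k.\delta_k$ be the fixpoint subformulas with $\chi$ inside $\delta_j$, outermost first. Put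
\[
\sigma=[\xi_k/x_k]\cdots[\xi_1/x_1],\qquad \chi^e=\chi\sigma,
\]
with the substitutions applied from left to right, and let $\mathrm{Cl}$ be the set of all $\chi^e$. It is finite, contains $\psi^e=\psi$, and consists of guarded forms. We show that $\mathrm{Cl}$ is closed under passing to conjuncts, disjuncts and bodies of modal forms, and under unfolding, by going through the cases for $\chi$.
\begin{itemize}
\item If $\chi$ is a constant or a literal whose atom is free in $\psi$, then $\chi^e=\chi$ and there is nothing to show.
\item If $\chi$ begins with $\wedge,\vee,[\alpha]$ or $\langle\alpha\rangle$, its immediate subformulas have the same $\sigma$, and $\sigma$ commutes with the connective.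
\item If $\chi=\eta x.\delta$, then $x$ differs from all $x_j$ and is not free in any $\xi_j$, since all its occurrences lie in $\chi$. Hence $\chi^e=\eta x.(\delta\sigma)$, and $\delta^e=\delta[\chi/x]\sigma=(\delta\sigma)[\chi^e/x]$ is the unfolding of $\chi^e$.
\item If $\chi=x_j$, then $\chi^e=\xi_j[\xi_{j-1}/x_{j-1}]\cdots[\xi_1/x_1]=\xi_j^e$, which is the previous case.
\end{itemize}
By Step 1 and these closure properties, every member of $\mathrm{Cl}$ is equivalent to a Boolean combination of constants, atoms and formulas $[\alpha]\chi'$ and $\langle\alpha\rangle\chi'=\neg[\alpha]\neg\chi'$ with $\chi'\in\mathrm{Cl}$. Hence $F=\mathrm{Cl}\cup\{\neg\chi:\chi\in\mathrm{Cl}\}$ is local. Taking for $\psi$ the guarded form given by Step 2 proves the lemma.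
\end{proof}

\begin{thebibliography}{9}

\bibitem{JW}
D. Janin and I. Walukiewicz, \emph{On the expressive completeness of the propositional mu-calculus with respect to monadic second order logic}, CONCUR '96.

\bibitem{PS}
\emph{Proof Systems For Two-Way Modal Mu-Calculus}, \texttt{https://www.cambridge.org/\allowbreak core/\allowbreak journals/\allowbreak journal-of-symbolic-logic/\allowbreak article/\allowbreak proof-systems-for-\allowbreak twoway-modal-mucalculus/\allowbreak 428EBC95D512384C067BD4C0BB5910AC}.

\bibitem{W}
I. Walukiewicz, \emph{Completeness of Kozen's axiomatisation of the propositional $\mu$-calculus}, Inform. and Comput. 157 (2000).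

\end{thebibliography}
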